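# The gap above zero for uniform Turán densities of $r$-graphs

## 1. Zero exactly for $r$-partite $r$-graphs? A guess and its tests

An **$r$-graph** is an $r$-uniform hypergraph: a vertex set $V$ and a set of $r$-element subsets of $V$, called edges. It is $r$-partite if $V$ splits into $r$ classes so that every edge has exactly one vertex in each class.

Recall the ordinary Turán density $\pi(F)$: the asymptotically largest edge density of an $r$-graph without $F$. Two textbook facts describe it near $0$. By Erdős's theorem, $\pi(F)=0$ if $F$ is $r$-partite. If $F$ is not $r$-partite, then the complete balanced $r$-partite $r$-graph does not contain $F$, and since it has about $(n/r)^r$ edges, $\pi(F)\ge r!/r^r$. So $\pi$ vanishes exactly on $r$-partite $r$-graphs and then jumps to at least $r!/r^r$.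

These notes concern a variant introduced by Erdős and Sós, in which $H$ has to be dense on every large vertex set.

**Definition.** The *uniform Turán density* $\pi_u(F)$ is the infimum of all $d\in[0,1]$ such that for every $\varepsilon>0$ there exist $\delta>0$ and $n_0$ such that every $r$-graph $H$ on $n\ge n_0$ vertices in which every vertex subset $S$ with $|S|\ge\delta n$ spans at least $(d+\varepsilon)\binom{|S|}{r}$ edges contains $F$ as a subgraph.

If $d$ has the property in this definition, so does every larger $d$. Hence to prove $\pi_u(F)\ge\beta$ it is enough to show that each $d<\beta$ fails.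

The first guess is that $\pi_u$ copies $\pi$: it vanishes exactly on $r$-partite $r$-graphs, and otherwise it is at least $r!/r^r$. Let us test this.

*$r$-partite $F$.* Applying Erdős's theorem to $S=V(H)$ gives $\pi_u(F)=0$. The guess survives.

*Graphs, $r=2$, and the triangle.* Suppose every $S$ with $|S|\ge\delta n$ spans at least $d_0\binom{|S|}2$ edges, where $\delta=d_0/2$. Some vertex has degree at least $d_0(n-1)\ge\delta n$. Its neighborhood is large, so (for large $n$) it spans an edge, and we have a triangle. So $\pi_u(K_3)=0$ although $K_3$ is not bipartite. The complete bipartite graph is no obstacle any more, because each of its classes is a large set with no edges.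

*$F_0=\{123,124,345\}$, $r=3$.* In a 3-partition the edges $123,124$ force $3$ and $4$ into the same class, and $345$ contradicts this. So $F_0$ is not 3-partite. Suppose every $S$ with $|S|\ge\delta n$ spans at least $d_0\binom{|S|}3$ edges, where $\delta=d_0/2$. The codegrees of the pairs sum to $3e(H)\ge 3d_0\binom n3=d_0(n-2)\binom n2$. So some pair $\{a,b\}$ has codegree at least $d_0(n-2)\ge\delta n$ (if $n\ge4$). Its set of common neighbors spans an edge $xyz$ for large $n$, and $abx,aby,xyz$ is a copy of $F_0$. So $\pi_u(F_0)=0$, and the guess fails also for $r=3$.

*$K_4^-=\{abc,abd,acd\}$, $r=3$.* Now a large common neighborhood does not help: all three edges contain $a$, and nothing says that the link graph of $a$ is dense on large sets. In fact $K_4^-$ can be avoided. Color the pairs of $[n]$ at random with the three colors $(1,2),(1,3),(2,3)$, and let $i<j<k$ form an edge iff $ij,ik,jk$ have colors $(1,2),(1,3),(2,3)$ respectively. Every large set has density about $1/27$. The color of a pair tells which positions its two vertices occupy in any edge through it. In a copy of $K_4^-$, the pairs $ab,ac,ad$ lie in two edges each, so every vertex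 would have one fixed position $\alpha_a,\alpha_b,\alpha_c,\alpha_d$ in all its edges. (For $a$, the pair $ab$ links $abc$ with $abd$ and the pair $ac$ links $abc$ with $acd$; the others have just two edges each, linked by their pair with $a$.) Then $abc$ and $abd$ give $\alpha_c=\alpha_d$, while $acd$ needs $\alpha_c\ne\alpha_d$, a contradiction.

The second half of the guess fails as well. The source quotes the following known result, which we use without proof.

**Quoted result.** For every $r\ge3$ there exist $r$-graphs $F$ with $\pi_u(F)=\binom r2^{-\binom r2}$.

For $r=3$ this value is $1/27$, well below $3!/3^3=2/9$. The problem is whether it is the smallest positive value: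

**Conjecture.** For every $r\ge3$ and every $r$-graph $F$ with $\pi_u(F)>0$ we have $\pi_u(F)\ge\binom r2^{-\binom r2}$.

We prove it. From now on $r\ge3$, $q=\binom r2$ and $\beta_r=q^{-q}$.

## 2. Coherent orders and the theorems

The argument for $K_4^-$ points to the right replacement for "$r$-partite". Given a linear order on $V(F)$ and $v\in e\in E(F)$, let $\mathrm{rk}_e(v)\in[r]$ be the rank of $v$ in $e$.

**Definition.** A linear order on $V(F)$ is *coherent* if for all $u\ne v$ and all edges $e,e'\supseteq\{u,v\}$ we have $\mathrm{rk}_e(u)=\mathrm{rk}_{e'}(u)$ and $\mathrm{rk}_e(v)=\mathrm{rk}_{e'}(v)$. The $r$-graph $F$ is *coherent* if it has a coherent order.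

A single vertex may have different ranks in different edges. Only a pair must have the same ranks in all edges through it. Examples:

- If $F$ is $r$-partite, order it class by class. The rank of a vertex is the number of its class, so $F$ is coherent.
- If $F$ is *linear*, meaning any two edges share at most one vertex, then every order is coherent. For instance, the Fano plane is coherent. It is not 3-partite: any two of its seven points lie on a line, so each class would have at most one point.
- $F_0=\{123,124,345\}$ with the natural order: the only pair in two edges is $12$, with ranks $1,2$ in both. So $F_0$ is coherent.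
- $F_1=\{123,125,145,345\}$ on $[5]$, natural order. The pairs lying in two edges are $12$ (ranks $1,2$ in $123$ and $125$), $15$ (ranks $1,3$ in $125$ and $145$) and $45$ (ranks $2,3$ in $145$ and $345$). So $F_1$ is coherent. The vertex $3$ has rank $3$ in $123$ and rank $1$ in $345$. Moreover $F_1$ is not 3-partite: $123,125$ put $3$ and $5$ in one class, and $345$ contains both. This will be our running example.
- $K_4^-$ is not coherent; this is the check made above.

**Theorem 1.** If $F$ is not coherent, then $\pi_u(F)\ge\beta_r$.

**Theorem 2.** If $F$ is coherent, with $f$ vertices, then $\pi_u(F)=0$. Moreover, for every $d_0>0$ there are $\delta,c>0$ and $n_0$ such that every $r$-graph $H$ on $n\ge n_0$ vertices, in which every $S$ with $|S|\ge\delta n$ spans at least $d_0\binom{|S|}r$ edges, contains at least $cn^f$ labelled copies of $F$ (injections $V(F)\to V(H)$ mapping edges to edges).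

**Corollary 3.** $\pi_u(F)=0$ if and only if $F$ is coherent, and otherwise $\pi_u(F)\ge\binom r2^{-\binom r2}$. So the conjecture holds, and by the quoted result $\binom r2^{-\binom r2}$ is exactly the smallest positive value of $\pi_u$.

The corollary is immediate from the two theorems: if $\pi_u(F)>0$, then $F$ is not coherent by Theorem 2, and Theorem 1 applies. A version for families is Theorem 11 in Section 9.

## 3. Random rank colorings: proof of Theorem 1

Let $0\le d<\beta_r$, put $\varepsilon=(\beta_r-d)/2$, and let $\delta>0$ be arbitrary. We show that $d$ fails with this $\varepsilon$, whatever $\delta$ and $n_0$ are.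

**Step 1: the hypergraph.** Color the pairs of $[n]$ independently and uniformly with the $q$ colors $(a,b)$, $1\le a<b\le r$. Let $\{i_1<\dots<i_r\}$ be an edge of $H$ iff $\{i_a,i_b\}$ has color $(a,b)$ for all $a<b$.

**Step 2: $H$ never contains a non-coherent $F$.** This holds for every outcome of the coloring. A copy of $F$ in $H$ inherits the order of $[n]$. If $u$ precedes $v$ and $e\supseteq\{u,v\}$ is an edge, then the color of the pair $uv$ is $(\mathrm{rk}_e(u),\mathrm{rk}_e(v))$. The color depends only on the pair, so the ranks are the same for every edge through $u,v$. Thus the inherited order is coherent.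

**Step 3: all large sets are dense.** Let $|S|=s\ge\delta n$, with $n$ so large that $s\ge r$. Each $r$-subset of $S$ is an edge with probability $q^{-q}=\beta_r$, so $\mathbb E\,e(S)=\beta_r\binom sr$. Changing the color of one pair changes $e(S)$ by at most $\binom{s-2}{r-2}\le s^{r-2}$, and at most $s^2/2$ pairs matter. Recall McDiarmid's inequality: if independent variables influence a function by at most $c_1,c_2,\dots$ respectively, it falls $t$ below its mean with probability at most $\exp(-2t^2/\sum c_i^2)$. With $\binom sr\ge(s/r)^r$,
$$\Pr\Big[e(S)<(\beta_r-\varepsilon)\tbinom sr\Big]\le\exp\Big(-\frac{2\varepsilon^2\binom sr^2}{(s^2/2)\,s^{2r-4}}\Big)\le\exp\big(-4\varepsilon^2r^{-2r}s^2\big).$$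
There are at most $2^n$ sets $S$, and $2^n\exp(-4\varepsilon^2r^{-2r}\delta^2n^2)\to0$. So for all large $n$ some outcome $H$ has at least $(\beta_r-\varepsilon)\binom{|S|}r=(d+\varepsilon)\binom{|S|}r$ edges in every $S$ with $|S|\ge\delta n$, and by Step 2 it does not contain $F$.

As $\delta$ was arbitrary, $d$ does not have the property in the definition of $\pi_u(F)$. This holds for every $d<\beta_r$, so $\pi_u(F)\ge\beta_r$. $\square$

## 4. Weak regularity for functions on $V^p$

For Theorem 2 the sensible first approach is to regularize $H$ and count copies of $F$. Let us set this up carefully, since most of it will be kept.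

Let $V$ be finite, $|V|=n$, and $g:V^p\to[0,1]$. For nonempty $P_1,\dots,P_p\subseteq V$ let $\bar g$ be the average of $g$ on $P_1\times\dots\times P_p$.

**Definition.** The tuple $(P_1,\dots,P_p)$ is *$\varepsilon$-regular for $g$* if for all $U_j\subseteq P_j$
$$\Big|\sum_{v\in U_1\times\dots\times U_p}(g(v)-\bar g)\Big|\le\varepsilon\prod_j|P_j|.$$

For example, if $p=2$ and $g$ is the adjacency function of a graph, this says that every pair of subsets $U_1,U_2$ spans the expected number of edges up to $\varepsilon|P_1||P_2|$. For larger $p$ the test sets are still only products of vertex sets, which is why the regularity is called weak.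

**Lemma 4.** For all $p,Q,t_0\in\mathbb N$ and $\varepsilon>0$ there is $T$ such that for any finite $V$, any $g_1,\dots,g_Q:V^p\to[0,1]$ and any partition $\mathcal P_0$ of $V$ into at most $t_0$ parts, there is a refinement $\mathcal P$ of $\mathcal P_0$ with at most $T$ parts such that a random tuple $(P_1,\dots,P_p)\in\mathcal P^p$, chosen with probability $\prod|P_j|/n^p$, is $\varepsilon$-regular for all $g_i$ with probability at least $1-\varepsilon$.

*Proof.* This is an energy increment. Put the uniform measure on $V^p$, and let $\mathcal P^p$ also denote the $\sigma$-algebra generated by the cells $P_1\times\dots\times P_p$. The energy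
$$\mathcal E(\mathcal P)=\sum_{i=1}^Q\mathbb E\big[\mathbb E[g_i\,|\,\mathcal P^p]^2\big]$$
lies in $[0,Q]$.

Suppose $\mathcal P$ fails, so the irregular tuples have total probability more than $\varepsilon$. For each irregular tuple $\vec P$ choose an index $i=i(\vec P)$ and witnesses $U_j(\vec P)\subseteq P_j$. Let $\mathcal P'$ refine each $P\in\mathcal P$ by all sets $U_j(\vec P)$ with $P_j=P$. At most $p|\mathcal P|^{p-1}$ sets cut a given $P$, so $|\mathcal P'|\le|\mathcal P|\,2^{p|\mathcal P|^{p-1}}$.

Fix an irregular $\vec P$, let $i=i(\vec P)$, and let $h=\mathbb E[g_i|\mathcal P'^p]-\mathbb E[g_i|\mathcal P^p]$. On the cell $\prod P_j$ the second term is $\bar g_i$. The set $\prod U_j(\vec P)$ is a union of cells of $\mathcal P'^p$, so summing $h$ over it gives the same as summing $g_i-\bar g_i$. Hence the average over $\prod P_j$ of $h\,1_{\prod U_j}$ has absolute value greater than $\varepsilon$, and by Cauchy–Schwarz the average of $h^2$ on this cell is greater than $\varepsilon^2$. By Pythagoras, $\mathcal E(\mathcal P')-\mathcal E(\mathcal P)=\sum_i\mathbb E\big[(\mathbb E[g_i|\mathcal P'^p]-\mathbb E[g_i|\mathcal P^p])^2\big]$. The irregular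 cells, of total probability more than $\varepsilon$, contribute more than $\varepsilon\cdot\varepsilon^2$.

So each step raises the energy by more than $\varepsilon^3$. Starting from $\mathcal P_0$ we stop after at most $Q/\varepsilon^3$ steps, and the number of parts is bounded by iterating $m\mapsto m2^{pm^{p-1}}$ that many times from $t_0$. $\square$

## 5. Dense regular tuples, and the pairs that regularity cannot see

Fix a coherent $F$ with $V(F)=[f]$, labelled so that the natural order is coherent. Suppose the second statement of Theorem 2 fails for some $d_0>0$. That is, for all $\delta,c>0$ and $n_0$ there is $H$ on $n\ge n_0$ vertices such that all $S$ with $|S|\ge\delta n$ span at least $d_0\binom{|S|}r$ edges, but $H$ has fewer than $cn^f$ labelled copies of $F$. Put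
$$\mu=d_0/2,\qquad p=rf+2 .$$

**Lemma 5.** For each $k\ge p$ there are an $r$-graph $H_k$ and disjoint nonempty $C_1,\dots,C_k\subseteq V(H_k)$ such that, for independent uniform $v_i\in C_i$ and $X^{(k)}_e=1[\{v_i:i\in e\}\in E(H_k)]$ ($e\in\binom{[k]}r$):

1. $\mathbb E X^{(k)}_e\ge\mu$ for all $e$;
2. for all $i_1<\dots<i_p$ in $[k]$ and all $\mathcal Q\subseteq\binom{[p]}r$, the tuple $(C_{i_1},\dots,C_{i_p})$ is $\frac1k$-regular for $g_{\mathcal Q}(x_1,\dots,x_p)=\prod_{e\in\mathcal Q}1[\{x_j:j\in e\}\in E(H_k)]$;
3. for every increasing $\varphi:[f]\to[k]$ (if any), $\Pr[X^{(k)}_{\varphi(e)}=1\ \forall e\in E(F)]\le1/k$.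

*Proof.* **Step 1: constants.** Choose $L\ge r$ with $L>2r^r/d_0$. By Ramsey's theorem choose $N\ge k$ such that every red/blue coloring of $\binom{[N]}r$ has a red clique of size $k$ or a blue clique of size $L$. Let $t_0=4N^2$ and $\varepsilon'=\min\{\frac1k,\frac1{4N^p}\}$, let $T$ come from Lemma 4 for $(p,2^{\binom pr},t_0,\varepsilon')$, and put $\gamma=\frac1{4NT}$, $\delta=\gamma$, $c=\gamma^f/k$, $n_0=t_0$. Let $H$ be the counterexample for these $\delta,c,n_0$, and $V=V(H)$.

**Step 2: choose $N$ distinct, large, regular parts.** Apply Lemma 4 to all functions $g_{\mathcal Q}$, with $\mathcal P_0$ an equipartition into $t_0$ parts. Since $n\ge t_0$, each part has size at most $2n/t_0$. Let $y_1,\dots,y_N\in V$ be independent and uniform, and let $C_i$ be the part of $\mathcal P$ containing $y_i$.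

- For fixed $i\ne j$, $\Pr[C_i=C_j]=\sum_{P}|P|^2/n^2\le\max|P|/n\le2/t_0$. So two of the $C_i$ coincide with probability at most $\binom N2\frac2{t_0}\le\frac14$.
- The parts smaller than $\gamma n$ together cover at most $T\gamma n$ vertices. So some $|C_i|<\gamma n$ with probability at most $N\cdot T\gamma=\frac14$.
- For fixed $i_1<\dots<i_p$ the tuple $(C_{i_1},\dots,C_{i_p})$ has the distribution in Lemma 4. So some increasing $p$-tuple is not $\varepsilon'$-regular for all $g_{\mathcal Q}$ with probability at most $N^p\varepsilon'\le\frac14$.

The three probabilities sum to less than $1$. Fix a choice in which none of these events occurs.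

**Step 3: no blue clique.** Color $I\in\binom{[N]}r$ red if the density of $H$ between the $C_i$, $i\in I$, is at least $\mu$, and blue otherwise. Suppose there is a blue clique, say on $C_1,\dots,C_L$ after renaming. Let $u=\min_{i\le L}|C_i|\ge\gamma n$. Choose independent uniformly random $u$-subsets $U_i\subseteq C_i$. The expected density between any $r$ of them equals the density between the corresponding $C_i$. So some choice has at most $\frac{d_0}2\binom Lru^r$ transversal edges (edges with at most one vertex in each $U_i$). Let $S=\bigcup_{i\le L}U_i$, so $|S|=Lu\ge\delta n$. A non-transversal $r$-set has two vertices in one $U_i$, so there are at most $L\binom u2(Lu)^{r-2}\le L^{r-1}u^r$ of them in $S$. Since $\binom{Lu}r\ge\binom Lru^r$,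
$$d_0\tbinom Lru^r\le d_0\tbinom{Lu}r\le e(S)\le\tfrac{d_0}2\tbinom Lru^r+L^{r-1}u^r .$$
With $\binom Lr\ge(L/r)^r$ this gives $\frac{d_0}2(L/r)^r\le L^{r-1}$, that is, $L\le2r^r/d_0$, contradicting the choice of $L$.

**Step 4: keep a red clique.** So there is a red $k$-clique. Keep only its parts, in their order, and let $H_k=H$. Redness is (1). Since $\varepsilon'\le1/k$, we have (2). For (3), the parts are disjoint, so every choice of $(v_{\varphi(1)},\dots,v_{\varphi(f)})$ for which the event occurs is a labelled copy of $F$. There are fewer than $cn^f$ of these among at least $(\gamma n)^f$ choices, so the probability is at most $cn^f/(\gamma n)^f=1/k$. $\square$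

For a finite family $\mathcal Q$ of $r$-sets of indices write $X_{\mathcal Q}=\prod_{e\in\mathcal Q}X_e$. The counting information that weak regularity provides is the following decoupling.

**Lemma 6.** Let $M\subseteq[k]$, $|M|\le p$, $\mathcal Q\subseteq\binom Mr$, and let $\mathcal Q'\subseteq\binom{[k]}r$ satisfy $|e'\cap M|\le1$ for all $e'\in\mathcal Q'$. Then
$$\big|\mathbb E[X^{(k)}_{\mathcal Q}X^{(k)}_{\mathcal Q'}]-\mathbb E[X^{(k)}_{\mathcal Q}]\,\mathbb E[X^{(k)}_{\mathcal Q'}]\big|\le1/k .$$

*Proof.* Extend $M$ to a $p$-subset of $[k]$ and use Lemma 5(2), with $U_j=C_j$ for the added indices. Dividing by the product of the part sizes, we get for all $U_j\subseteq C_j$ ($j\in M$)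
$$\Big|\mathbb E\Big[(X_{\mathcal Q}-\mathbb EX_{\mathcal Q})\prod_{j\in M}1_{U_j}(v_j)\Big]\Big|\le\frac1k. \tag{1}$$
Now condition on $(v_i)_{i\notin M}$. Each $X_{e'}$ with $e'\in\mathcal Q'$ then depends on at most one $v_j$ with $j\in M$. So $X_{\mathcal Q'}$ is a $\{0,1\}$-valued constant times $\prod_{j\in M}u_j(v_j)$ with $u_j:C_j\to\{0,1\}$, that is, a constant times a product of indicators. Since $(v_j)_{j\in M}$ is independent of the conditioning, (1) bounds the conditional expectation of $(X_{\mathcal Q}-\mathbb EX_{\mathcal Q})X_{\mathcal Q'}$ by $1/k$ in absolute value. Average over the conditioning. $\square$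

*What this gives directly.* Suppose $F$ is linear. Put one edge $e$ in $\mathcal Q$, with $M=e$, and all other edges in $\mathcal Q'$; they meet $M$ in at most one vertex. So up to $1/k$ the edge $e$ splits off with a factor at least $\mu$. Repeating this, the probability in Lemma 5(3) is at least $\mu^{|E(F)|}-|E(F)|/k$, which for large $k$ contradicts Lemma 5(3). So the first approach proves Theorem 2 for linear $F$.

*Where it stops.* If an edge $e'$ meets $M$ in two indices $i,j$, then after conditioning $X_{e'}$ is a function of the pair $(v_i,v_j)$, and (1), which tests only products of vertex sets, says nothing about it. This is not a weakness of the proof. If the product rule held for edges sharing pairs, the same argument would find $K_4^-$ in the hypergraphs of Section 3, which do not contain it. For $F_1=\{123,125,145,345\}$ no splitting is possible at all: consecutive edges in this list share a pair, so if the edges are divided into two nonempty families $\mathcal Q,\mathcal Q'$, some edge of $\mathcal Q'$ shares a pair with an edge of $\mathcal Q$. Convexity, which proves Erdős's theorem, deals with shared pairs in $r$-partite $r$-graphs, but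 $F_1$ is not 3-partite.

The way past this point is to change $F$ instead of splitting it. The vertex $3$ of $F_1$ plays two roles: it is the last vertex of $123$ and the first vertex of $345$. If we could replace it by two vertices, one for each role, the result would be 3-partite and convexity would finish. We do not try to compute either count. We show only that the two counts are equal, by comparing averages over many positions of the vertex. The rest of $F$ disappears from the comparison through one application of Cauchy–Schwarz. For this the counts must not depend on which indices are used, and that is what Ramsey's theorem provides next.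

## 6. A random array whose laws depend only on order

**Step 1: make the laws nearly uniform.** Let $\ell\ge p$. For $j=1,\dots,\ell$ in turn, color each $j$-subset $M$ of the current index set by the probability vector of $(X^{(k)}_e)_{e\in\binom Mr}$ (with $M$ relabelled increasingly by $[j]$), each coordinate rounded down to a multiple of $1/\ell$. This is a bounded number of colors. If $k=k(\ell)\ge\ell$ is large enough, successive applications of Ramsey's theorem give $I_\ell\subseteq[k]$ with $|I_\ell|=\ell$ such that for every $j\le\ell$ the laws for all $j$-subsets $M$ of $I_\ell$ agree up to $1/\ell$ in every coordinate. Relabel $I_\ell$ increasingly as $[\ell]$, giving a random array $Y^{(\ell)}$ on $\binom{[\ell]}r$.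

**Step 2: take a limit.** By compactness and a diagonal argument, choose a subsequence of $\ell$ along which the laws of $Y^{(\ell)}$ restricted to $\binom{[j]}r$ converge for each $j$. The limit laws are consistent, so by Kolmogorov's extension theorem they define a $\{0,1\}$-valued random array $X=(X_e)_{e\in\binom{\mathbb N}r}$.

**Step 3: read off its properties.**

- **(P1)** If $|M|=|M'|<\infty$, the laws of $X$ on $\binom Mr$ and $\binom{M'}r$ agree under the increasing bijection $M\to M'$.
- **(P2)** $\mathbb EX_e\ge\mu$ for all $e$.
- **(P3)** If $|M|\le p$, $\mathcal Q\subseteq\binom Mr$, and $\mathcal Q'$ is a finite family of $r$-sets with $|e'\cap M|\le1$ for all $e'\in\mathcal Q'$, then $\mathbb E[X_{\mathcal Q}X_{\mathcal Q'}]=\mathbb E[X_{\mathcal Q}]\,\mathbb E[X_{\mathcal Q'}]$.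
- **(P4)** $\Pr[X_{\varphi(e)}=1\ \forall e\in E(F)]=0$ for every increasing $\varphi:[f]\to\mathbb N$.

Each statement involves finitely many indices, which lie in $[\ell]$ for all large $\ell$. So (P1) follows from Step 1, where the error is at most $1/\ell$. The other three follow from Lemma 5(1), Lemma 6 and Lemma 5(3), which hold for all index sets in $[k(\ell)]$ (for all increasing $\varphi$ in the case of (P4)), hence inside $I_\ell$, with errors at most $1/k(\ell)\le1/\ell$.

For a finite $r$-graph $G$ on a totally ordered vertex set put
$$p(G)=\Pr[X_{\varphi(e)}=1\ \forall e\in E(G)],$$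
where $\varphi:V(G)\to\mathbb N$ is any increasing injection. By (P1) this is well defined. Isolated vertices are irrelevant. (P4) says $p(F)=0$. Our aim is to prove $p(F)>0$.

## 7. Swapping, merging and multiplying vertices

Call vertices *adjacent* if some edge contains both, and let $N(x)$ be the set of vertices adjacent to $x$ (not including $x$).

In Lemmas 7 and 8, $x$ immediately precedes $y$ in the order of $G$, and no edge contains both. Place $V(G)\setminus\{x,y\}$ increasingly in $\mathbb N$ so that a long interval $J$ is free at the place of $x,y$. For $z\in J$ let

- $A_z$ be the product of $X_e$ over the edges of $G$ at $x$, with $x$ placed at $z$;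
- $B_z$ be the product over the edges at $y$, with $y$ placed at $z$;
- $R$ be the product over the edges containing neither $x$ nor $y$.

All of these are $\{0,1\}$-valued. By (P1), $c_A:=\mathbb E[A_zA_{z'}]$ and $c_B:=\mathbb E[B_zB_{z'}]$ are the same for all $z\ne z'$ in $J$: the expression is symmetric in $z,z'$, and for $z<z'$ the relative order with the fixed positions is always the same. Also $\mathbb E[A_z^2]=\mathbb E[A_z]=:c_A^0$ does not depend on $z\in J$.

**Lemma 7 (swap).** Let $G^*$ be $G$ with the order of $x$ and $y$ exchanged. Then $p(G)=p(G^*)$.

*Proof.* Let $J\supseteq I_1\cup\{z_0\}\cup I_2$ with $I_1<z_0<I_2$ and $|I_1|=|I_2|=N$. Place $y$ at $z_0$. If $x$ is placed at $z\in I_1$, then $x$ comes before $y$ and $\mathbb E[RA_zB_{z_0}]=p(G)$. If $z\in I_2$, the same expression equals $p(G^*)$. Average over $z$ and apply Cauchy–Schwarz with $0\le RB_{z_0}\le1$: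
$$|p(G)-p(G^*)|^2=\Big|\mathbb E\Big[RB_{z_0}\cdot\tfrac1N\Big(\sum_{z\in I_1}A_z-\sum_{z\in I_2}A_z\Big)\Big]\Big|^2\le\frac1{N^2}\,\mathbb E\Big[\Big(\sum_{z\in I_1}A_z-\sum_{z\in I_2}A_z\Big)^2\Big].$$
Expand the square. The $2N$ diagonal terms give $2Nc_A^0$. The off-diagonal terms give $c_A\big(2N(N-1)-2N^2\big)=-2Nc_A$. So the right side is $2(c_A^0-c_A)/N$. Let $N\to\infty$. $\square$

**Lemma 8 (merge).** Suppose moreover $N(x)\cap N(y)=\emptyset$ and $|N(x)|+2\le p$. Let $G^*$ arise from $G$ by identifying $x$ and $y$ to one vertex at their place in the order. Then $p(G)=p(G^*)$.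

*Proof.* We compare "$x$ and $y$ at the same place" with "$x$ and $y$ at two places". Choose distinct elements $s_i,t_i,t_i'$ ($1\le i\le N$) of $J$ with $t_i<t_i'$, and put
$$W_i=A_{s_i}B_{s_i}-A_{t_i}B_{t_i'} .$$
Then $\mathbb E[RW_i]=p(G^*)-p(G)$ for every $i$.

The factor $R$ may be correlated with $A$ and $B$ in ways that (P3) does not control. So we first remove it. As $0\le R\le1$,
$$|p(G^*)-p(G)|^2=\Big|\mathbb E\Big[R\cdot\tfrac1N\sum_iW_i\Big]\Big|^2\le\mathbb E\Big[\Big(\tfrac1N\sum_iW_i\Big)^2\Big]. \tag{2}$$
Now only $A$'s and $B$'s are left. For $i\ne l$, $\mathbb E[W_iW_l]$ is a signed sum, with signs $+,-,-,+$, of four terms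
$$\mathbb E[A_aA_{a'}B_bB_{b'}],\qquad a\ne a',\ b\ne b'\text{ in }J$$
(possibly with $b\in\{a,a'\}$ or $b'\in\{a,a'\}$). Apply (P3) with $M=N(x)\cup\{a,a'\}$ (as positions), $\mathcal Q$ the edges in $A_aA_{a'}$ and $\mathcal Q'$ the edges in $B_bB_{b'}$. Here $|M|\le|N(x)|+2\le p$ and $\mathcal Q\subseteq\binom Mr$. An edge of $\mathcal Q'$ lies in $N(y)\cup\{b\}$ or in $N(y)\cup\{b'\}$. Since $N(y)$ is disjoint from $N(x)\cup J$, this edge meets $M$ in at most one element, namely $b$ or $b'$. So
$$\mathbb E[A_aA_{a'}B_bB_{b'}]=\mathbb E[A_aA_{a'}]\,\mathbb E[B_bB_{b'}]=c_Ac_B .$$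
All four terms are equal, so $\mathbb E[W_iW_l]=0$. Since $|W_i|\le1$, the right side of (2) is at most $N\cdot\frac1{N^2}=\frac1N$. Let $N\to\infty$. $\square$

The condition $N(x)\cap N(y)=\emptyset$ is exactly what fails for $K_4^-$. For instance, in the order $a<b<c<d$ the vertex $c$ has rank $3$ in $abc$ and rank $2$ in $acd$. If $c$ is split into one copy for $abc$ and one for $acd$, both copies are adjacent to $a$.

**Lemma 9 (multiply).** Let $V(G)=A_1\cup\dots\cup A_r$ with $A_1<A_2<\dots<A_r$, $|A_i|\le t$ (with $t\ge1$), where each edge of $G$ has exactly one vertex in each $A_i$. Then $p(G)\ge\mu^{t^r}>0$.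

*Proof.* Let $K_j$ be the complete $r$-partite $r$-graph with consecutive blocks, the first $j$ of size $t$ and the others of size $1$. Then $p(K_0)=\mathbb EX_e\ge\mu$ by (P2). Also $p(G)\ge p(K_r)$, since $G$ is contained in $K_r$ as an ordered $r$-graph and fewer edges are a weaker requirement.

We go from $K_j$ to $K_{j+1}$. Place all blocks of $K_j$ except the $(j+1)$st, leaving a free interval $J$ of length $N$ at its place. For $z\in J$ let $Y_z$ be the product of $X_e$ over all edges of $K_j$ with the $(j+1)$st block at $z$. Then $\mathbb EY_z=p(K_j)$, and $\mathbb E[Y_{z_1}\cdots Y_{z_t}]=p(K_{j+1})$ for distinct $z_i\in J$. At most a fraction $t^2/N$ of all $t$-tuples in $J$ have a repeated entry, so by Jensen's inequality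
$$p(K_j)^t\le\mathbb E\Big[\Big(\tfrac1N\sum_{z\in J}Y_z\Big)^t\Big]\le p(K_{j+1})+\frac{t^2}N .$$
With $N\to\infty$ we get $p(K_{j+1})\ge p(K_j)^t$. After $r$ steps, $p(K_r)\ge\mu^{t^r}$. $\square$

*The running example.* Take $F=F_1=\{123,125,145,345\}$, so $r=3$, $f=5$ and $p=17$. Replace the vertex $3$ by $3'<3''$, with edges $1\,2\,3''$, $125$, $145$, $3'45$ and order
$$1<2<3'<3''<4<5 .$$
No edge contains $3'$ and $3''$. Moreover $N(3')=\{4,5\}$ and $N(3'')=\{1,2\}$ are disjoint, and $2+2\le17$. By Lemma 8 the value of $p$ is the same as $p(F_1)$. Now exchange $2$ with $3'$, and then $3''$ with $4$. Neither pair lies in a common edge, so by Lemma 7 the value does not change. The order is now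
$$1<3'<2<4<3''<5,$$
and every edge has one vertex in each of the blocks $\{1,3'\},\{2,4\},\{3'',5\}$. By Lemma 9 with $t=2$, $p(F_1)\ge\mu^8>0$.

## 8. Splitting every vertex by its rank: proof of Theorem 2

The general proof treats every vertex as vertex $3$ was treated. Let $F'$ be the $r$-graph on $[f]\times[r]$, ordered lexicographically, with an edge $\{(u_1,1),\dots,(u_r,r)\}$ for every edge $\{u_1<\dots<u_r\}$ of $F$. So $(u,i)$ takes over the role of $u$ in the edges where $u$ has rank $i$. We call $(u,1),\dots,(u,r)$, and any vertex made by merging some of them, vertices *over* $u$.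

**Step 1: $p(F)=p(F')$, by merging.** For $u=1,\dots,f$ in turn, merge $(u,1),\dots,(u,r)$ into one vertex: first $(u,1)$ with $(u,2)$, then the result with $(u,3)$, and so on. Consider the merge of $x$, the merger of $(u,1),\dots,(u,c)$, with $y=(u,c+1)$. We check the hypotheses of Lemma 8.

- $x$ immediately precedes $y$, since the vertices over $u$ are consecutive in lexicographic order.
- At every stage each edge comes from an edge $e$ of $F$ and has exactly one vertex over each $w\in e$ (and none over any other $w$). In particular no edge contains two vertices over the same $u$, so no edge contains both $x$ and $y$.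
- Suppose a vertex over some $w\in[f]$ is adjacent to both $x$ and $y$. By the previous point $w\ne u$. The two edges come from edges $e_1,e_2\supseteq\{u,w\}$ of $F$, with $\mathrm{rk}_{e_1}(u)\le c$ because the first contains $x$, and $\mathrm{rk}_{e_2}(u)=c+1$ because the second contains $y$. This contradicts coherence. So $N(x)\cap N(y)=\emptyset$.
- There are never more than $rf$ vertices, so $|N(x)|+2\le rf+2=p$.

So no merge changes the value of $p(\cdot)$. After all merges we obtain $F$ with its coherent order $1<\dots<f$. Hence $p(F)=p(F')$.

**Step 2: sort by the second coordinate, by swapping.** Starting from $F'$, as long as possible, exchange two consecutive vertices $x=(u,b)$, $y=(v,a)$ with $x$ before $y$ and $a<b$. Pairs whose second coordinates are in increasing order are never exchanged, and each exchange removes one pair in decreasing order. So the process terminates, and then $A_1<\dots<A_r$, where $A_a=[f]\times\{a\}$.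

For Lemma 7 we need that in each exchange no edge contains both $x$ and $y$. Suppose one does. Then some edge $e$ of $F$ has $\mathrm{rk}_e(v)=a<b=\mathrm{rk}_e(u)$, so $v<u$. Hence $y=(v,a)$ precedes $x=(u,b)$ in the initial lexicographic order, with second coordinates in increasing order. Such a pair is never exchanged, so $y$ still precedes $x$, a contradiction. Thus $p(F')=p(F'')$, where $F''$ is the final ordered $r$-graph.

**Step 3: multiply.** Every edge of $F''$ has exactly one vertex in each $A_a$, and $|A_a|=f$. By Lemma 9, $p(F'')\ge\mu^{f^r}$.

**Step 4: conclude.** We have $p(F)=p(F')=p(F'')\ge\mu^{f^r}>0$, contradicting (P4). This proves the second statement of Theorem 2. For the first, let $\varepsilon>0$ and apply the second statement with $d_0=\varepsilon$. For the resulting $\delta$ and $n_0$, every $H$ on $n\ge n_0$ vertices with at least $\varepsilon\binom{|S|}r$ edges in every $S$ with $|S|\ge\delta n$ has at least $cn^f>0$ labelled copies of $F$. So $d=0$ has the property in the definition, and $\pi_u(F)=0$. $\square$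

With Theorem 1 this proves Corollary 3, and so the conjecture is true. Coherence was used exactly once, in the third point of Step 1.

## 9. Families of $r$-graphs

For a nonempty (finite or infinite) family $\mathcal F$ of $r$-graphs define $\pi_u(\mathcal F)$ as $\pi_u(F)$, with "contains $F$" replaced by "contains some member of $\mathcal F$".

**Theorem 10 (one hypergraph against all non-coherent ones).** For every $0\le d<\beta_r$ there is $\varepsilon>0$ such that for every $\delta>0$ and all large $n$ there is an $n$-vertex $r$-graph which contains no non-coherent $r$-graph and has at least $(d+\varepsilon)\binom{|S|}r$ edges in every $S$ with $|S|\ge\delta n$.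

This is only a restatement of what Section 3 proved: Step 2 there holds for all non-coherent $F$ at once, and Step 3 does not mention $F$.

**Theorem 11 (classification, sharp gap, supersaturation).** For $r\ge3$ and every nonempty family $\mathcal F$ of $r$-graphs:

- $\pi_u(\mathcal F)=0$ if and only if some $F\in\mathcal F$ is coherent. In that case, for every $d_0>0$ there are $\delta,c>0$ and $n_0$ such that every $n$-vertex $H$ with $n\ge n_0$, having density at least $d_0$ on all vertex sets of size at least $\delta n$, contains at least $cn^{|V(F)|}$ labelled copies of that $F$.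
- Otherwise $\pi_u(\mathcal F)\ge\binom r2^{-\binom r2}$, and this constant is best possible, already for single $r$-graphs.

*Proof.* If some $F\in\mathcal F$ is coherent, then $\pi_u(\mathcal F)\le\pi_u(F)=0$, since containing $F$ means containing a member of $\mathcal F$; Theorem 2 also gives the counting statement. If no member is coherent, the hypergraphs in Theorem 10 contain no member of $\mathcal F$, so no $d<\beta_r$ has the property in the definition of $\pi_u(\mathcal F)$, and $\pi_u(\mathcal F)\ge\beta_r>0$. Optimality is the quoted result. $\square$

In particular, whether $\pi_u(F)=0$ is decidable by checking the finitely many orders of $V(F)$, as we did for $F_1$ and $K_4^-$. No single $r$-graph and no family has uniform Turán density in the open interval $\big(0,\binom r2^{-\binom r2}\big)$.
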